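\title{A universal piecewise affine map of $\mathbb{Z}^2$ with two regions}

\begin{abstract}
A piecewise affine function on $\mathbb{Z}^d$ is a partial map that is affine with integer coefficients on each of finitely many disjoint regions cut out by linear inequalities. We construct such a function on $\mathbb{Z}^2$ with two regions to whose halting set the halting problem for Turing machines many-one reduces. A point $(N,L)$ stores a queue of digits; the map can only append one fixed word and a run of zeros, and the lengths of these runs select which digits of the fixed word are read later. Neither parameter can be lowered: halting is decidable in dimension one, and for a single region in dimension at most four.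
\end{abstract}

\section{Introduction}\label{sec:intro}

\begin{definition}\label{def:paf}
A \emph{$d$-dimensional piecewise affine function} (PAF) is a partial map $f:\mathbb{Z}^d\to\mathbb{Z}^d$ given by pairwise disjoint \emph{regions} $R_1,\dots,R_r\subseteq\mathbb{Z}^d$ and affine maps $A_1,\dots,A_r:\mathbb{Z}^d\to\mathbb{Z}^d$ with integer coefficients. Each region is the set of integer points that satisfy a finite conjunction of linear inequalities with integer coefficients. We put $f(\vec x)=A_i(\vec x)$ for $\vec x\in R_i$, and $f(\vec x)$ is undefined if $\vec x$ lies in no region. A PAF given by $r$ regions is an \emph{$r$-region} PAF. It \emph{halts} from $\vec x$ if $f^k(\vec x)$ is undefined for some $k$, and $\operatorname{Halt}(f)$ is the set of points from which it halts.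
\end{definition}

A PAF is a program with a single loop: it has $d$ integer variables and $r$ branches, each branch is guarded by linear inequalities and performs an affine update, and the loop ends when no guard holds. For example, take
\[
f(a,b)=\begin{cases}(a-b,\;4b+2), & a>b,\\ (2a+1,\;b-a), & a<b,\end{cases}
\]
with $d=r=2$. It is undefined on the diagonal, so it halts from $(0,1)$ because $f(0,1)=(1,1)$, while the orbit of $(1,0)$ begins $(1,0),(1,2),(3,1),(2,6),(5,4),(1,18),\dots$

\begin{definition}\label{def:universal}
A PAF $f$ is \emph{universal} if the halting problem for Turing machines many-one reduces to $\operatorname{Halt}(f)$: there is a computable map that sends each pair $(M,z)$ of a Turing machine and an input to a point $\vec x_{M,z}\in\mathbb{Z}^d$ such that $M$ halts on $z$ if and only if $f$ halts from $\vec x_{M,z}$. A class of PAFs is \emph{Turing complete} if it contains a universal PAF.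
\end{definition}

Here $f$ is fixed and only the starting point varies. The halting problem is undecidable, so a PAF whose halting set is decidable is not universal.

As quoted in \cite{wiki}, the $2$-dimensional PAFs with any number of regions are Turing complete \cite{BA15}, by an implementation of arbitrary generalized Collatz problems, and the $2$-region PAFs of any dimension are Turing complete \cite{BGM12}, by an implementation of arbitrary Minsky machines. The question posed in \cite{wiki} is whether both restrictions can be imposed at once: \emph{is there a universal PAF on $\mathbb{Z}^2$ with exactly two regions?}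

One might guess that there is none. A universal PAF has to carry the program of a universal machine, and an unlimited supply of regions or of coordinates gives room for it. For $d=r=2$ the two affine maps have twelve coefficients in total, and all that a step learns about the current point is which region contains it. This compares sizes; it does not test a digit or a residue. Moreover, lowering either parameter by one makes halting decidable (Theorem~\ref{thm:range}). The guess is nevertheless wrong, because a single coefficient can hold the whole program in its digits.

\begin{theorem}\label{thm:main}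
There are integers $b,g,H\ge 2$ and $w\ge 1$ such that the $2$-region PAF on $\mathbb{Z}^2$
\[
f(N,L)=\begin{cases}(bN-bL,\;bL), & (N,L)\in R_1=\{L\le N,\ N\le HL-1\},\\[2pt]
(b^{6g}N+w,\;b^{5g}L), & (N,L)\in R_2=\{N\le L-1\},\end{cases}
\]
undefined elsewhere, is universal. Hence the class of $2$-dimensional, $2$-region PAFs is Turing complete.
\end{theorem}

On the orbits used in the proof, the inequality $N\le HL-1$ is the only cause of halting. Removing it turns halting into a reachability question for a total map.

\begin{corollary}\label{cor:total}
There are a total map $F:\mathbb{Z}^2\to\mathbb{Z}^2$, affine on each of the complementary half-planes $\{N\ge L\}$ and $\{N<L\}$, and an integer $H$ such that the set of points whose $F$-orbit enters $\{N\ge HL\}$ is undecidable; the halting problem many-one reduces to it.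
\end{corollary}

\begin{theorem}\label{thm:range}
\begin{enumerate}
\item[(a)] For all $d\ge2$ and $r\ge2$ there is a universal $d$-dimensional PAF with exactly $r$ regions.
\item[(b)] If $d=1$, with $r$ arbitrary, then $\operatorname{Halt}(f)$ is decidable for every PAF $f$.
\item[(c)] If $r=1$ and $d\le4$, then $\operatorname{Halt}(f)$ is decidable for every PAF $f$.
\end{enumerate}
\end{theorem}

Thus ``two dimensions, two regions'' is optimal in both parameters: there is no universal PAF in one dimension, whatever the number of regions, and none in two dimensions with one region. The case $r=1$, $d\ge5$ is not settled here.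

The proof of Theorem~\ref{thm:main} starts from the map and asks what it can compute. Section~\ref{sec:block} shows that $f$ operates a queue of digits, the \emph{block system}. Section~\ref{sec:phase} shows how such a queue carries information in lengths and uses $w$ as a lookup table. The addressing of this table dictates an abstract model, the \emph{pointer-queue machine}, which block systems simulate (Section~\ref{sec:pq}) and which simulates two-counter machines (Section~\ref{sec:counter}). Section~\ref{sec:main} assembles the chain, and Section~\ref{sec:range} proves Theorem~\ref{thm:range}.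

\section{The map as a queue of digits}\label{sec:block}

Fix a base $b\ge2$. For a word $X=x_1\cdots x_n$ over $\{0,\dots,b-1\}$ let $|X|=n$ and $\operatorname{val}(X)=\sum_i x_ib^{\,n-i}$. Then
\begin{equation}\label{eq:val}
0\le \operatorname{val}(X)<b^{|X|},\qquad \operatorname{val}(XY)=\operatorname{val}(X)\,b^{|Y|}+\operatorname{val}(Y).
\end{equation}
We encode $X$ by the point $(\operatorname{val}(X),b^{|X|})$. The second coordinate marks the left end of the word, so leading zeros are not lost.

For small examples it is convenient to replace the number $6$ of Theorem~\ref{thm:main} by a parameter. Let $g,m,H\ge1$, let $V$ be a word of length $mg$, let $w=\operatorname{val}(V)$, and put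
\begin{equation}\label{eq:f}
f(N,L)=\begin{cases}(bN-bL,\;bL), & L\le N\le HL-1,\\ (b^{mg}N+w,\;b^{(m-1)g}L), & N\le L-1.\end{cases}
\end{equation}
We call the two regions $R_1$ and $R_2$, as in Theorem~\ref{thm:main}.

\begin{example}\label{ex:decimal}
Let $b=10$, $g=1$, $m=2$, $V=31$, $H=3$, and start from the code $(2,10)$ of the word $2$. The orbit is
\[
(2,10),\quad(231,10^2),\quad(1310,10^3),\quad(3100,10^4),\quad(310031,10^5).
\]
The first step appends $31$ but moves the marker $L$ by one place only, so the digit $2$ now stands to the left of the marker: it is the integer part of $N/L$. Each of the next two steps lowers this integer part by one and appends a zero. The result is the code of $3100$: the digit $2$ has been removed from the front, and $V$ and two zeros have been added at the back. At $(310031,10^5)$ the integer part is $3\ge H$, and $f$ is undefined.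
\end{example}

In general the second branch exposes $g$ digits at a time.

\begin{definition}\label{def:block}
The \emph{block system} with parameters $(b,g,m,H,V)$ acts on words $X$ with $|X|\ge g$. Write $X=YZ$ with $|Y|=g$, and let $\delta=\operatorname{val}(Y)$. If $\delta\ge H$, the system halts. Otherwise it replaces $X$ by $ZV0^{\delta}$.
\end{definition}

A step changes the length by $(m-1)g+\delta\ge0$, so the condition $|X|\ge g$ persists.

\begin{lemma}\label{lem:block}
The PAF \eqref{eq:f} halts from $(\operatorname{val}(X),b^{|X|})$ if and only if the block system halts from $X$.
\end{lemma}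

\begin{proof}
Let $X=YZ$ and $\delta$ be as in Definition~\ref{def:block}. By \eqref{eq:val} the code of $X$ lies in $R_2$, and its image is $(\operatorname{val}(XV),L_1)$ with $L_1=b^{|X|+(m-1)g}=b^{|ZV|}$. Splitting $XV$ as $Y\cdot ZV$ gives
\[
f(\operatorname{val}(X),b^{|X|})=(\delta L_1+\nu,\;L_1),\qquad \nu=\operatorname{val}(ZV)\in[0,L_1).
\]
If $\delta\ge H$, the first coordinate is at least $HL_1\ge L_1$. The point lies in neither region, so $f$ halts, as does the block system.

Let $\delta<H$. A point $(\delta'L'+\nu',L')$ with $1\le\delta'<H$ and $0\le\nu'<L'$ satisfies $L'\le\delta'L'+\nu'\le(H-1)L'+L'-1=HL'-1$, so it lies in $R_1$. Its image is $((\delta'-1)\,bL'+b\nu',\,bL')$, and $0\le b\nu'<bL'$. Applying this $\delta$ times leads to $(b^{\delta}\nu,b^{\delta}L_1)$, which is the code of $ZV0^{\delta}$.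

So each non-halting step of the block system corresponds to $1+\delta\ge1$ defined steps of $f$ from one code to the next, and the lemma follows by induction along the run.
\end{proof}

\section{Lengths as data}\label{sec:phase}

A block system looks too rigid to compute. Whatever it reads, it writes the same word $V$, and the block that was read survives only as the length of a run of zeros. But this length shifts all later copies of $V$ against the grid along which blocks are cut, and the shift decides which digits of $V$ come last in a block. If $g$ divides $b$, the last digit alone determines the value of the block modulo $g$, and only lengths modulo $g$ matter for the shift. This closes the loop.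

A \emph{token} is a word $V0^{\delta}$. Start the system from a concatenation $X_0=V0^{\delta_1}\cdots V0^{\delta_{t_0}}$ of $t_0\ge1$ tokens. Each non-halting step appends a token. Number the tokens $1,2,\dots$ in order of appearance, let $\delta_i$ be the number of zeros after $V$ in token $i$, and number the positions in the concatenation of all tokens by $0,1,2,\dots$. After $\tau$ steps the tokens $1,\dots,t_0+\tau$ exist, and the current word is their concatenation with the first $\tau g$ letters deleted. So step $\tau$, for $\tau=0,1,\dots$, reads \emph{block $\tau$}, which occupies positions $\tau g,\dots,\tau g+g-1$, and if it does not halt, it creates token $t_0+\tau+1$, whose $\delta$ is the value of the block.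

Let $S_i=\sum_{j<i}(mg+\delta_j)$ be the starting position of token $i$, and define its \emph{phase} and \emph{residue} by
\[
\varphi_i=S_i\bmod g,\qquad \eta_i=\delta_i\bmod g,\qquad\varphi_i,\eta_i\in\{0,\dots,g-1\}.
\]
Since $g$ divides $|V|$,
\begin{equation}\label{eq:phase}
\varphi_1=0,\qquad \varphi_{i+1}\equiv\varphi_i+\eta_i\pmod g .
\end{equation}
A block \emph{belongs} to the token that contains its last letter. With $\tau_i=\lfloor S_i/g\rfloor$, the blocks that end before position $S_i$ are those with $\tau<\tau_i$, so the blocks of token $i$ are those with $\tau_i\le\tau<\tau_{i+1}$. The system \emph{reaches stage $i$} if tokens $1,\dots,i-1$ come into existence and the steps $0,\dots,\tau_i-1$ do not halt. Since $\tau_i\ge m(i-1)$, at stage $i$ there are $t_0+\tau_i\ge i$ tokens, so token $i$ is present in full. \emph{Processing token $i$} means performing the steps $\tau_i,\dots,\tau_{i+1}-1$. Since $\tau_i\to\infty$, a system that reaches infinitely many stages never halts.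

Cut $V$ into rows, $V=V^{(1)}\cdots V^{(m)}$ with $V^{(l)}=V^{(l)}_0\cdots V^{(l)}_{g-1}$.

\begin{example}\label{ex:phase}
Let $b=4$, $g=m=2$, $V=1001$, $H=12$, $X_0=V0$. With bars between blocks, the concatenation of the tokens begins
\[
\overbrace{1\,0\mid0\,1\mid0}^{\text{token }1}\;\overbrace{1\mid0\,0\mid1\,0\mid0\,0\mid0}^{\text{token }2}\;\overbrace{1\mid0\,0\mid1\,0}^{\text{token }3}\mid\cdots
\]
Token $1$ has phase $0$. Its blocks $10$ and $01$ end in the second digits of the rows $10$ and $01$ of $V$; they have values $4$ and $1$ and create tokens $2$ and $3$ with residues $0,1$. Token $2$ starts at position $5$ and has phase $1$. Its first two blocks, $01$ and $00$, end in the first digits of the rows and create residues $1,0$. So the same word $V$ emits $0,1$ at phase $0$ and $1,0$ at phase $1$. Token $2$ has two more blocks, $10$ and $00$. They end in its run of zeros and create residues $0,0$.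
\end{example}

\begin{lemma}\label{lem:table}
Let $g\mid b$, and suppose that the system reaches stage $i$. Then token $i$ has at least $m$ blocks, and the values of its blocks are congruent modulo $g$, in order, to
\[
V^{(1)}_{g-1-\varphi_i},\ \dots,\ V^{(m)}_{g-1-\varphi_i},\ 0,\ \dots,\ 0,
\]
where the number of final zeros may be $0$.
\end{lemma}

\begin{proof}
The value of a block is congruent to its last letter modulo $b$, hence modulo $g$. Write $S_i=\tau_ig+\varphi_i$. For $l\ge1$, block $\tau_i+l-1$ ends at position $(\tau_i+l)g-1$, whose offset from $S_i$ is $(l-1)g+(g-1-\varphi_i)$. For $1\le l\le m$ this offset is less than $mg$, and the letter there is $V^{(l)}_{g-1-\varphi_i}$. For $l>m$ the offset is at least $mg$, so a block of token $i$ with such an $l$ ends in $0^{\delta_i}$.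
\end{proof}

The hypothesis $g\mid b$ is used only here; without it the residue of a block would involve its other letters too. By \eqref{eq:phase} and Lemma~\ref{lem:table}, the system is a queue of residues together with a phase: a token is taken from the front, the column of the $m\times g$ table $V$ addressed by the phase is appended, and the residue of the token is added to the phase. Three difficulties remain.
\begin{enumerate}
\item[(D1)] Each column is followed by a number of zero residues that depends on the full value $\delta_i$, which we do not control.
\item[(D2)] The column that is read depends on the phase only, not on the residue of the token being processed.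
\item[(D3)] The increment of the phase is the residue of the token, which was fixed when the token was written. It cannot depend on the present phase.
\end{enumerate}
The first two are removed by coding, in Section~\ref{sec:pq}. The third is a real restriction on the machines that can be simulated. We build it into the model and deal with it in Section~\ref{sec:counter}.

\section{Pointer-queue machines}\label{sec:pq}

\begin{definition}\label{def:pq}
A \emph{pointer-queue machine} (PQ machine) consists of a finite alphabet $\Sigma$, a modulus $G\ge1$, a \emph{shift} $u:\Sigma\to\mathbb{Z}/G$, a \emph{production} $\pi:\mathbb{Z}/G\times\Sigma\to\Sigma^*$, and a \emph{halting pair} $(P_h,\sigma_h)\in\mathbb{Z}/G\times\Sigma$. A configuration is a pair $(P,U)$ of a \emph{pointer} $P\in\mathbb{Z}/G$ and a word $U$. Let $U=\sigma U'$ with $\sigma\in\Sigma$. If $(P,\sigma)=(P_h,\sigma_h)$, the machine halts. Otherwise the next configuration is $(P+u(\sigma),\,U'\pi(P,\sigma))$.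
\end{definition}

The output may depend on the pointer and the letter, but, in accordance with (D3), the move of the pointer depends on the letter alone. We only consider runs in which the word is never empty.

\begin{proposition}\label{prop:sim}
For every PQ machine with $|\pi(P,\sigma)|\le3$ for all $P,\sigma$ there are a block system with $m=6$, $b,g,H\ge2$, $\operatorname{val}(V)\ge1$, and a computable map $U\mapsto X_U$ from $\Sigma^*$ to words over $\{0,\dots,b-1\}$ with the following property. If the word is never empty in the run from $(0,U)$, then $|X_U|\ge g$, and the block system halts from $X_U$ if and only if the PQ machine halts from $(0,U)$.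
\end{proposition}

\subsection*{The construction}
We identify pointers with integers in $[0,G)$. The pointer $P$ is represented by the \emph{rest phase} $\kappa P$, for a spacing $\kappa$ chosen below, and the columns at rest phases are zero. A token of residue $0$ at a rest phase leaves the phase unchanged and emits only zeros, which settles (D1). For (D2), a letter $\sigma$ is written as two tokens. The residue of the first moves the phase from $\kappa P$ to an address $\kappa P+a_\sigma$ that records both $P$ and $\sigma$. The second is processed at this address and emits the code of $\pi(P,\sigma)$; its residue moves the phase on to $\kappa(P+u(\sigma))$. An output of three letters needs six residues, so $m=6$.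

Halting must be triggered by size, that is, by the \emph{first} letter of a block. We plant one large digit in $V$, where a block begins at the halting phase $\varphi_h$. At phase $\varphi_h-1$ a block ends at the same place, so the large digit spoils a table entry. We therefore use even phases only.

Put
\[
\kappa=2(|\Sigma|+1),\qquad g=\kappa G,\qquad b=2g,\qquad H=(b-1)b^{\,g-1}.
\]
The base $b$ is a multiple of $g$ and has a digit $b-1$ that exceeds all residues modulo $g$. Let $\sigma\mapsto a_\sigma$ be a bijection from $\Sigma$ to $\{2,4,\dots,2|\Sigma|\}$, so $0<a_\sigma<\kappa$. The \emph{codeword} of $\sigma$ is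
\[
\langle\sigma\rangle=\bigl(a_\sigma,\ (\kappa u(\sigma)-a_\sigma)\bmod g\bigr)\in\{0,\dots,g-1\}^2 ;
\]
here $\kappa u(\sigma)$ is well defined modulo $g=\kappa G$. Extend $\langle\cdot\rangle$ to words by concatenation.

For $0\le\varphi<g$ define a column $W(\varphi)=(W_1(\varphi),\dots,W_6(\varphi))\in\{0,\dots,g-1\}^6$. If $\varphi=\kappa P+a_\sigma$ with $0\le P<G$ and $\sigma\in\Sigma$, then $P$ and $\sigma$ are determined by division by $\kappa$, and $W(\varphi)$ is $\langle\pi(P,\sigma)\rangle$ padded on the right with zeros to length $6$. For all other $\varphi$, in particular for $\varphi=\kappa P$, let $W(\varphi)=0^6$.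

Let $\varphi_h=\kappa P_h+a_{\sigma_h}$. It is even, $\kappa\nmid\varphi_h$, and $0<\varphi_h<g$. Define the rows of $V$ by
\[
V^{(l)}_{g-1-\varphi}=W_l(\varphi)\quad(1\le l\le6,\ 0\le\varphi<g),\qquad\text{except that}\quad V^{(1)}_{g-\varphi_h}=b-1 .
\]
The exception overwrites the entry $W_1(\varphi_h-1)$, whose phase is odd. All other letters of $V$ are at most $g-1<b-1$, and $\operatorname{val}(V)\ge1$. Finally, for $U\in\Sigma^*$ with $\langle U\rangle=(\delta_1,\dots,\delta_{2|U|})$, let $X_U=V0^{\delta_1}\cdots V0^{\delta_{2|U|}}$.

\begin{example}\label{ex:pq}
Let $\Sigma=\{x\}$, $G=2$, $u(x)=1$, $\pi(0,x)=xx$, let $\pi(1,x)$ be empty, and let the halting pair be $(1,x)$. From $(0,x)$ the machine goes to $(1,xx)$ and halts. Here $\kappa=4$, $g=8$, $b=16$, $\langle x\rangle=(2,2)$, $\varphi_h=6$, and the only nonzero column is $W(2)=(2,2,2,2,0,0)$. The first row of $V$ is $(0,0,15,0,0,2,0,0)$, rows $2$ to $4$ are $(0,0,0,0,0,2,0,0)$, and rows $5$ and $6$ are zero. Start from $X_x=V0^2V0^2$, so $S_2=50$ and $S_3=100$. Token $1$ has phase $0$ and blocks $0,\dots,5$; they create tokens $3,\dots,8$, all of residue $0$, although $\delta_3=15\cdot16^5+2\cdot16^2$. Token $2$ has phase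 $2$ and blocks $6,\dots,11$; they create tokens $9,\dots,14$ with residues $2,2,2,2,0,0$, the code of $xx$. Tokens $3,\dots,9$ have phase $4=\kappa\cdot1$. Token $10$ has phase $6$, so its digit $15$, at offset $2$, begins a block, and the system halts.
\end{example}

\subsection*{Correctness}

\begin{lemma}\label{lem:token}
Start the block system constructed above from a nonempty concatenation of tokens. Suppose that it reaches stage $i$ and that $\varphi_i$ is even.
\begin{enumerate}
\item[(a)] If $\varphi_i=\varphi_h$, the system halts while processing token $i$.
\item[(b)] If $\varphi_i\ne\varphi_h$, the system reaches stage $i+1$, and the tokens created while processing token $i$ have residues $W_1(\varphi_i),\dots,W_6(\varphi_i)$ followed by some number of zeros.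
\end{enumerate}
\end{lemma}

\begin{proof}
A block has value at least $H=(b-1)b^{g-1}$ if and only if its first letter is $b-1$: a first letter at most $b-2$ gives a value less than $(b-1)b^{g-1}$ by \eqref{eq:val}. The letter $b-1$ occurs exactly at the positions $S_j+g-\varphi_h$. A block that starts at such a position ends at offset $2g-1-\varphi_h<6g$ from $S_j$, so it belongs to token $j$. Blocks start at the multiples of $g$, and $S_j+g-\varphi_h$ is a multiple of $g$ if and only if $\varphi_j=\varphi_h$. Hence token $i$ has a halting block if and only if $\varphi_i=\varphi_h$. This proves (a) and the first claim of (b). The residues are given by Lemma~\ref{lem:table}, and $V^{(l)}_{g-1-\varphi_i}=W_l(\varphi_i)$ for all $l$ because the even number $\varphi_i$ differs from $\varphi_h-1$.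
\end{proof}

A \emph{padded code} of $U=\sigma_1\cdots\sigma_k$ is a sequence $0^{j_0}\langle\sigma_1\rangle0^{j_1}\cdots\langle\sigma_k\rangle0^{j_k}$ with all $j_l\ge0$. A concatenation of padded codes of $U$ and $U''$ is a padded code of $UU''$, and a run of zeros is a padded code of the empty word. We say that stage $i$ \emph{represents} the configuration $(P,U)$ if the system reaches stage $i$, the phase is $\varphi_i=\kappa P$, and the residues $\eta_i\eta_{i+1}\cdots\eta_t$ form a padded code of $U$, where $t=t_0+\tau_i$ is the number of tokens that exist at stage $i$.

\begin{lemma}\label{lem:step}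
Suppose that stage $i$ represents $(P,\sigma U')$ with $\sigma\in\Sigma$. If $(P,\sigma)=(P_h,\sigma_h)$, the block system halts. Otherwise some stage $i'>i$ represents $(P+u(\sigma),\,U'\pi(P,\sigma))$.
\end{lemma}

\begin{proof}
Write $\eta_i\cdots\eta_t=0^{j}\langle\sigma\rangle C$ with $C$ a padded code of $U'$, and use induction on $j$. The phase $\varphi_i=\kappa P$ is even, and it is not $\varphi_h$ because $\kappa\nmid\varphi_h$. By Lemma~\ref{lem:token}(b) the system reaches stage $i+1$, and the new residues form a run of zeros $0^{j'}$, since $W(\kappa P)=0^6$.

If $j>0$, then $\eta_i=0$, so $\varphi_{i+1}=\kappa P$ by \eqref{eq:phase}. The residues from index $i+1$ on are $0^{j-1}\langle\sigma\rangle C0^{j'}$. Thus stage $i+1$ represents the same configuration with $j-1$ leading zeros, and the induction hypothesis applies.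

If $j=0$, then $(\eta_i,\eta_{i+1})=\langle\sigma\rangle$. Since $\kappa P+a_\sigma<\kappa(P+1)\le g$, equation \eqref{eq:phase} gives $\varphi_{i+1}=\kappa P+a_\sigma$. This number is even, and it equals $\varphi_h$ if and only if $(P,\sigma)=(P_h,\sigma_h)$. In that case the system halts by Lemma~\ref{lem:token}(a). Otherwise, by Lemma~\ref{lem:token}(b), it reaches stage $i+2$, and the residues from index $i+2$ on are $C\,0^{j'}\langle\pi(P,\sigma)\rangle\,0^{j''}$ for some $j''\ge0$, a padded code of $U'\pi(P,\sigma)$. Moreover
\[
\varphi_{i+2}\equiv\kappa P+a_\sigma+\kappa u(\sigma)-a_\sigma=\kappa(P+u(\sigma))\pmod{\kappa G},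
\]
so $\varphi_{i+2}$ is $\kappa$ times the representative of $P+u(\sigma)$ in $[0,G)$.
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:sim}]
The map $U\mapsto X_U$ is computable. Let $U$ be as in the statement. Then $U$ is nonempty, so $X_U$ is a concatenation of $t_0=2|U|\ge2$ tokens and $|X_U|\ge g$. Stage $1$ represents $(0,U)$, since $\varphi_1=0$, $\tau_1=0$ and $\eta_1\cdots\eta_{t_0}=\langle U\rangle$. All words of the run are nonempty, so Lemma~\ref{lem:step} applies to each configuration in turn, and the configurations of the run are represented by stages $1=i_0<i_1<\cdots$. If the PQ machine halts, its last configuration shows the halting pair and the block system halts. If it does not halt, the block system reaches infinitely many stages and never halts.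
\end{proof}

\begin{remark}
If a stage represents $(P,U)$ with $U$ empty, then all pending residues are $0$, the phase stays at $\kappa P$, only zero residues are created, and the block system runs forever. An empty queue is thus not detected, which is why halting is signaled by a pair and the word is required to stay nonempty.
\end{remark}

\section{Counter machines on a pointer-queue machine}\label{sec:counter}

A \emph{two-counter machine} has finitely many states, among them an initial state and a halting state, and two counters with values in $\{0,1,2,\dots\}$. Each non-halting state carries an instruction of one of two kinds: increment a given counter and go to a given state; or, if a given counter is $0$, go to one state, and otherwise decrement it and go to another. The machine halts when it enters the halting state. We use the following theorem of Minsky (\cite{Min61}; \cite[Ch.~14]{Min67}).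

\begin{theorem}[Minsky]\label{thm:minsky}
There are a two-counter machine $\mathcal C$ and a computable map $(M,z)\mapsto e$ such that $\mathcal C$, started with counters $(e,0)$, halts if and only if the Turing machine $M$ halts on $z$.
\end{theorem}

Code the counters $(e_1,e_2)$ by $n=2^{e_1}3^{e_2}$. Incrementing a counter multiplies $n$ by $p\in\{2,3\}$, the counter is positive if and only if $p\mid n$, and decrementing it divides $n$ by $p$. So $\mathcal C$ becomes a \emph{one-register machine} $\mathcal R$ with a register $n\ge1$, states $0,\dots,Q-1$, initial state $0$ and halting state $h$, in which each state $q\ne h$ carries one of the instructions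
\begin{itemize}
\item $\mathrm{MUL}(p,q')$: replace $n$ by $pn$ and go to $q'$;
\item $\mathrm{DIV}(p,q',q'')$: if $p\mid n$, replace $n$ by $n/p$ and go to $q'$; otherwise go to $q''$,
\end{itemize}
with $p\in\{2,3\}$. We have $h\ne0$, since some Turing machines do not halt. The machine $\mathcal R$ halts from $n_0=2^e$ if and only if $\mathcal C$ halts from $(e,0)$.

The PQ machine holds $n$ in unary, followed by an end marker, holds the state in the pointer, and works in passes over the whole word. Restriction (D3) concerns the change of state: the pointer cannot be set to a value, it can only be moved by an amount carried by a letter. The end marker carries this amount. There is a marker $T_v$ for each $v\in\mathbb{Z}/G$, with shift $v$. When $T_v$ is read at pointer $P$, the pointer $P+v$ at which the next pass starts is known, and the production writes the marker $T_{\gamma(P+v)}$ for the end of that pass, where $\gamma$ is a fixed table of jumps. A jump is therefore chosen one pass in advance, and it reaches an intended target only if the position of the pointer at the end of the pass is known at its start.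

For $\mathrm{MUL}$ the pointer does not move during the pass, and one pass suffices. For $\mathrm{DIV}$ we count modulo $p$ with a letter $c_p$ whose shift has order $p$, and the final position reveals $n\bmod p$ but is not known in advance. So the first pass only measures $n\bmod p$ and copies the register into a letter $x$ of shift $0$, and its marker adds $1$, which preserves the measurement. The second pass starts at a pointer that knows $n\bmod p$ and does not move, so it can branch. If $p\mid n$, a third pass keeps one letter in $p$; its pointer moves, but returns to its start because $p\mid n$.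

Let $J=3Q$ and $G=6J$. Every element of $\mathbb{Z}/G$ can be written uniquely as
\[
[q,i,\rho]=3q+i+\rho J,\qquad 0\le q<Q,\quad i\in\{0,1,2\},\quad \rho\in\mathbb{Z}/6 ;
\]
$q$ is the state, $i$ the pass and $\rho$ the count. Let $\Sigma=\{x,c_2,c_3\}\cup\{T_v:v\in\mathbb{Z}/G\}$ with
\[
u(x)=0,\qquad u(c_p)=\tfrac6pJ,\qquad u(T_v)=v .
\]
Reading $c_p$ adds $6/p$ to $\rho$, and for $i\le1$ reading $T_1$ takes $[q,i,\rho]$ to $[q,i+1,\rho]$. In state $q$ the register is written in the letter $\lambda(q)$, where $\lambda(q)=c_p$ if $q$ carries a $\mathrm{DIV}$ instruction with prime $p$, and $\lambda(q)=x$ if $q$ carries a $\mathrm{MUL}$ instruction or $q=h$. The halting pair is $([h,0,0],x)$. The production and the jump table $\gamma:\mathbb{Z}/G\to\mathbb{Z}/G$ are as follows.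
\begin{itemize}
\item If $q$ carries $\mathrm{MUL}(p,q')$: $\pi([q,0,0],x)=\lambda(q')^p$ and $\gamma([q,0,0])=[q',0,0]-[q,0,0]$.
\item If $q$ carries $\mathrm{DIV}(p,q',q'')$:
\[
\begin{array}{ll}
\pi([q,0,\rho],c_p)=x\ \ (\text{all }\rho), & \gamma([q,0,0])=1,\\[2pt]
\pi([q,1,0],x)=c_p, & \gamma([q,1,0])=1,\\[2pt]
\pi([q,1,\rho],x)=\lambda(q'')\ \ (\rho\ne0), & \gamma([q,1,\rho])=[q'',0,0]-[q,1,\rho]\ \ (\rho\ne0),\\[2pt]
\pi([q,2,6-\tfrac6p],c_p)=\lambda(q'),\quad & \gamma([q,2,0])=[q',0,0]-[q,2,0].
\end{array}
\]
\item $\pi(P,T_v)=T_{\gamma(P+v)}$ for all $P$ and $v$.
\item All other values of $\gamma$ are $0$, and all other values of $\pi$ are the empty word.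
\end{itemize}
No value is defined twice, by uniqueness of the form $[q,i,\rho]$, and $|\pi(P,\sigma)|\le3$ throughout.

\begin{lemma}\label{lem:counter}
Let $n_0\ge1$. The PQ machine above halts from $(0,\lambda(0)^{n_0}T_{\gamma(0)})$ if and only if $\mathcal R$ halts from state $0$ and register $n_0$. The word is never empty in this run.
\end{lemma}

\begin{proof}
The initial word contains a marker, and reading a marker appends a marker, so the word is never empty.

For $\sigma\in\{x,c_2,c_3\}$ and $n\ge1$ write $(P;\sigma^n)$ for the configuration $(P,\sigma^nT_{\gamma(P)})$. Suppose that $(P,\sigma)\neq([h,0,0],x)$. Then the next $n+1$ steps do not halt: if $\sigma=x$, the pointer stays at $P\neq[h,0,0]$ while the letters $x$ are read, and no other letter occurs in the halting pair. The letters $\sigma$ are read at the pointers $P+ku(\sigma)$, $0\le k<n$, and the marker at $P+nu(\sigma)$. So this \emph{pass} ends in the configuration $(P',U'T_{\gamma(P')})$ with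
\begin{equation}\label{eq:pass}
P'=P+nu(\sigma)+\gamma(P),\qquad U'=\pi(P,\sigma)\,\pi(P+u(\sigma),\sigma)\cdots\pi(P+(n-1)u(\sigma),\sigma).
\end{equation}
We write $\Rightarrow$ for a pass. To the configuration $(q,n)$ of $\mathcal R$ we attach $([q,0,0];\lambda(q)^n)$. For $(0,n_0)$ this is the initial configuration, since $[0,0,0]=0$. If $q=h$, the first letter is $x$ because $n\ge1$, and the machine halts. Let $q\ne h$.

If $q$ carries $\mathrm{MUL}(p,q')$, then \eqref{eq:pass} with $u(x)=0$ gives $([q,0,0];x^n)\Rightarrow([q',0,0];\lambda(q')^{pn})$.

Let $q$ carry $\mathrm{DIV}(p,q',q'')$, and let $\rho=\frac6p\,n\in\mathbb{Z}/6$, so $\rho=0$ if and only if $p\mid n$. In the first pass every $c_p$ is read at a pointer of the form $[q,0,\cdot\,]$ and produces $x$, and $P'=[q,0,\rho]+1$. Hence $([q,0,0];c_p^n)\Rightarrow([q,1,\rho];x^n)$. If $p\nmid n$, the second pass is $([q,1,\rho];x^n)\Rightarrow([q'',0,0];\lambda(q'')^n)$. If $p\mid n$, it is $([q,1,0];x^n)\Rightarrow([q,2,0];c_p^n)$. In the third pass the letters are read at $[q,2,\frac6pk]$ for $0\le k<n$, and the output is $\lambda(q')$ if $k\equiv p-1\pmod p$ and empty otherwise. There are $n/p\ge1$ such $k$, and $nu(c_p)=0$,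 so $([q,2,0];c_p^n)\Rightarrow([q',0,0];\lambda(q')^{n/p})$.

A pass over $x^n$ was started only at $[q,0,0]$ with $q\ne h$ or at $[q,1,\rho]$, and these pointers differ from $[h,0,0]$. So in each case the machine goes, in at least one step and without halting, to the configuration attached to the successor of $(q,n)$. Induction along the run of $\mathcal R$ completes the proof.
\end{proof}

\section{Proof of the main theorem}\label{sec:main}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Fix $\mathcal C$ as in Theorem~\ref{thm:minsky}, the machine $\mathcal R$ and the PQ machine of Section~\ref{sec:counter}, and the block system that Proposition~\ref{prop:sim} provides for it. Let $w=\operatorname{val}(V)\ge1$. With $m=6$, the map \eqref{eq:f} is the map $f$ of the theorem. Its coefficients are integers, and its regions are disjoint because $N\ge L$ on $R_1$ and $N\le L-1$ on $R_2$. None of these data depends on $(M,z)$.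

Given $(M,z)$, compute $e$, the number $n_0=2^e$, the word $U=\lambda(0)^{n_0}T_{\gamma(0)}$, the word $X_U$, and the point $\vec x_{M,z}=(\operatorname{val}(X_U),b^{|X_U|})$. Then
\begin{align*}
M\text{ halts on }z&\iff\mathcal R\text{ halts from }n_0 &&\text{(Theorem~\ref{thm:minsky})}\\
&\iff\text{the PQ machine halts from }(0,U) &&\text{(Lemma~\ref{lem:counter})}\\
&\iff\text{the block system halts from }X_U &&\text{(Proposition~\ref{prop:sim})}\\
&\iff f\text{ halts from }\vec x_{M,z} &&\text{(Lemma~\ref{lem:block})}.
\end{align*}
Proposition~\ref{prop:sim} applies because the word is never empty, by Lemma~\ref{lem:counter}.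
\end{proof}

\begin{proof}[Proof of Corollary~\ref{cor:total}]
Take $b,g,H,w$ from Theorem~\ref{thm:main}, and let $F(N,L)=(bN-bL,bL)$ for $N\ge L$ and $F(N,L)=(b^{6g}N+w,b^{5g}L)$ for $N<L$. Then $F$ extends $f$. Both branches multiply $L$ by a positive integer, so $L\ge1$ along the $F$-orbit of $\vec x_{M,z}$. For $L\ge1$ we have $HL\ge L$, so a point lies outside $R_1\cup R_2$ if and only if $N\ge HL$. The orbits of $F$ and $f$ agree up to the first point outside $R_1\cup R_2$. Hence the $F$-orbit of $\vec x_{M,z}$ enters $\{N\ge HL\}$ if and only if $f$ halts from $\vec x_{M,z}$, that is, if and only if $M$ halts on $z$.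
\end{proof}

\section{Other dimensions and numbers of regions}\label{sec:range}

\subsection*{Universality for $d\ge2$, $r\ge2$}

\begin{proof}[Proof of Theorem~\ref{thm:range}(a)]
Let $f$ be as in Theorem~\ref{thm:main}. For $j\ge1$ the point $(0,-j)$ lies in neither region, since $0\le-Hj-1$ and $0\le-j-1$ both fail. For $3\le j\le r$ add the region $\{(0,-j)\}$, defined by $0\le N\le0$ and $-j\le L\le-j$, with the identity map. The orbits of the points $\vec x_{M,z}$ have $L\ge1$ and never meet the new regions, so they are unchanged. For $d>2$, multiply all regions by $\mathbb{Z}^{d-2}$, let the maps fix the extra coordinates, and start from $(\vec x_{M,z},0,\dots,0)$.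
\end{proof}

\subsection*{One dimension}

Running the orbit detects halting and detects cycles. What remains is an orbit that tends to infinity, for which we need a certificate visible after finitely many steps. Far from the origin only two affine maps act, one on each side, and their coefficients supply it.

\begin{proof}[Proof of Theorem~\ref{thm:range}(b)]
Each region is a set of consecutive integers, possibly empty or unbounded. Choose $K\ge1$ larger than the absolute values of all finite endpoints. For a sign $s\in\{+1,-1\}$, each region contains the ray $I_s=\{x: sx\ge K\}$ or is disjoint from it. Call $I_s$ \emph{live} if $f$ is defined on it; then $f(x)=\alpha_sx+\beta_s$ on $I_s$ for some integers $\alpha_s,\beta_s$. We write $\alpha_\pm,\beta_\pm$ for $\alpha_{\pm1},\beta_{\pm1}$. Let $B$ be the maximum of $|\beta_s|$ over the live rays, with $B=0$ if there is none, and let $K'=K+3B+1$. Call $s$ \emph{escaping} if $I_s$ is live and one of the following holds: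
\begin{enumerate}
\item[(E1)] $\alpha_s\ge2$;
\item[(E2)] $\alpha_s=1$ and $s\beta_s\ge0$;
\item[(E3)] $I_{-s}$ is live, $\alpha_+,\alpha_-<0$, and $\alpha_+\alpha_-\ge2$;
\item[(E4)] $I_{-s}$ is live, $\alpha_+=\alpha_-=-1$, and $\beta_-\ge\beta_+$.
\end{enumerate}

\emph{Claim 1. If $s$ is escaping and $sx\ge K'$, then $f$ does not halt from $x$.} It suffices to find $k\in\{1,2\}$ such that $z=f^k(x)$ is defined and $sz\ge sx=|x|$, for then the argument repeats from $z$. Let $y=f(x)=\alpha_sx+\beta_s$. In case (E1), $sy\ge2|x|-B>|x|$. In case (E2), $sy=|x|+s\beta_s\ge|x|$. In cases (E3) and (E4),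
\[
-sy=|\alpha_s||x|-s\beta_s\ge|\alpha_s||x|-B\ge K,
\]
so $y\in I_{-s}$, and $z=\alpha_{-s}y+\beta_{-s}$ is defined and satisfies $sz\ge|\alpha_{-s}|\,(|\alpha_s||x|-B)-B$. In case (E3), if $|\alpha_s|\ge2$ this is at least $2|x|-2B\ge|x|$, and if $|\alpha_s|=1$, then $|\alpha_{-s}|\ge2$ and it is at least $2|x|-3B\ge|x|$. In case (E4), $z=x-\beta_s+\beta_{-s}$, and $s(\beta_{-s}-\beta_s)=\beta_--\beta_+$ for both signs, so $sz=|x|+\beta_--\beta_+\ge|x|$.

\emph{Claim 2. If the orbit $x_0,x_1,\dots$ is infinite and has no repetition, then $sx_k\ge K'$ for some $k$ and some escaping $s$.} The $x_k$ are distinct integers, so $|x_k|\to\infty$, and $|x_k|\ge K'$ for all $k\ge k_0$. Let $k\ge k_0$ and let $s$ be the sign of $x_k$. Then $I_s$ is live and $sx_{k+1}=\alpha_s|x_k|+s\beta_s$. We have $\alpha_s\ne0$, since otherwise $|x_{k+1}|\le B<K'$. As $|x_k|>B$, the sign of $x_{k+1}$ is $s$ if $\alpha_s\ge1$ and $-s$ if $\alpha_s\le-1$.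

Suppose that the sign of $x_k$ is eventually a constant $s$. Then $\alpha_s\ge1$. If $\alpha_s=1$, then eventually $|x_{k+1}|=|x_k|+s\beta_s$, and $|x_k|\to\infty$ forces $s\beta_s>0$. So (E1) or (E2) holds. Otherwise both signs occur infinitely often. Then both rays are live, and $\alpha_s\ge1$ is impossible because the sign $s$ would persist. So $\alpha_+,\alpha_-\le-1$. If $\alpha_+\alpha_-\ge2$, then (E3) holds. If not, $\alpha_+=\alpha_-=-1$, the signs alternate, $|x_{k+2}|=|x_k|+\beta_--\beta_+$ for $k\ge k_0$ by the computation in Claim~1, and $|x_k|\to\infty$ forces $\beta_->\beta_+$. So (E4) holds.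

The algorithm computes the orbit of $x_0$. It answers ``halts'' if a term is undefined, and ``does not halt'' if a value repeats or if $sx_k\ge K'$ for an escaping $s$. The answers are correct by Claim~1, and one of them is given by Claim~2.
\end{proof}

\subsection*{One region}

An integer sequence $(u_k)_{k\ge0}$ is a \emph{linear recurrence sequence of order at most $n$} if there are integers $\xi_1,\dots,\xi_n$ with $u_{k+n}=\xi_1u_{k+n-1}+\dots+\xi_nu_k$ for all $k\ge0$. Ouaknine and Worrell \cite{OW14} show that for order at most $5$ it is decidable, given the recurrence and the initial terms, whether $u_k\ge0$ for all $k$.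

\begin{proof}[Proof of Theorem~\ref{thm:range}(c)]
Let $R$ be the region and $A$ the affine map. Then $f$ does not halt from $\vec x$ if and only if $A^k(\vec x)\in R$ for all $k\ge0$. Over $\mathbb{Z}$ a strict inequality $\vec c\cdot\vec x>\theta$ is equivalent to $\vec c\cdot\vec x\ge\theta+1$, so $R$ is defined by finitely many inequalities $\vec c_j\cdot\vec x\ge\theta_j$. Let $\widehat A$ be the integer matrix of size $d+1$ with $\widehat A(\vec x,1)^T=(A(\vec x),1)^T$, and put
\[
u^{(j)}_k=(\vec c_j,-\theta_j)\,\widehat A^{\,k}\,(\vec x,1)^T=\vec c_j\cdot A^k(\vec x)-\theta_j .
\]
So $f$ does not halt from $\vec x$ if and only if $u^{(j)}_k\ge0$ for all $j$ and $k$. By the Cayley--Hamilton theorem $\widehat A$ is annihilated by its characteristic polynomial $\chi$, which is monic of degree $d+1$ with integer coefficients. Multiplying $\chi(\widehat A)=0$ by $\widehat A^{\,k}$, and then by $(\vec c_j,-\theta_j)$ on the left and $(\vec x,1)^T$ on the right, shows that $u^{(j)}$ is a linear recurrence sequence of order at most $d+1\le5$. A singular $\widehat A$ causes no difficulty: if $\chi(t)=t^{a}\psi(t)$ with $\psi(0)\ne0$, we check the first $a$ terms directly, and the shifted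 sequence $(u^{(j)}_{k+a})_{k\ge0}$ satisfies the shorter recurrence given by $\psi$, whose last coefficient is nonzero. Applying the decision procedure of \cite{OW14} to each $j$ decides whether $\vec x\in\operatorname{Halt}(f)$.
\end{proof}

The bound $d\le4$ is used only to keep the order $d+1$ within the range of \cite{OW14}; the extra dimension pays for the constant terms of $A$ and of the inequalities.

\begin{thebibliography}{9}

\bibitem{BA15}
Ben-Amram, 2015; as quoted in \cite{wiki}.

\bibitem{BGM12}
Ben-Amram, Genaim, Masud, 2012; as quoted in \cite{wiki}.

\bibitem{wiki}
\emph{BusyBeaverWiki - User Contributions [En]},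
\texttt{https://wiki.bbchallenge.org/\allowbreak w/api.php?\allowbreak action=feedcontributions\&\allowbreak feedformat=atom\&\allowbreak user=Int-y1}.

\bibitem{Min61}
M. Minsky, \emph{Ann. of Math.} 74 (1961), 437--455.

\bibitem{Min67}
M. Minsky, \emph{Computation: Finite and Infinite Machines}, 1967.

\bibitem{OW14}
J. Ouaknine, J. Worrell, \emph{Positivity problems for low-order linear recurrence sequences}, SODA 2014.

\end{thebibliography}
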